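\title{Smash products of semisimple Hopf algebras with semiprime algebras}

\begin{abstract}
Let $H$ be a finite-dimensional semisimple Hopf algebra over an arbitrary field and let $A$ be an $H$-module algebra. We prove that the smash product $A\#H$ is semiprime if and only if $A$ has no nonzero nilpotent $H$-stable ideal. In particular $A\#H$ is semiprime whenever $A$ is. The result is deduced from a nilpotence theorem: there is a number $\nu$, depending only on $H$, such that every $H$-module algebra $B$ without nonzero invariants satisfies $B^\nu=0$. This in turn follows from the finite-dimensionality of the quotient of a tensor algebra $T(V)$ by the ideal generated by its invariants of positive degree, which we prove by a maximum principle in quotient categories of graded modules.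
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $k$ be a field and let $H$ be a finite-dimensional Hopf algebra over $k$, with comultiplication $\Delta(h)=\sum h_{(1)}\otimes h_{(2)}$, counit $\varepsilon$ and antipode $S$. We put $n=\dim_kH$. Tensor products are taken over $k$, and modules are left modules unless the contrary is said. An \emph{$H$-module algebra} is an associative unital $k$-algebra $A$ which is an $H$-module in such a way that
\[
h(ab)=\sum (h_{(1)}a)(h_{(2)}b),\qquad h1_A=\varepsilon(h)1_A\qquad(h\in H,\ a,b\in A).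
\]
The \emph{smash product} $A\#H$ is the vector space $A\otimes H$, with elements written $a\#h$, and with multiplication
\[
(a\#h)(b\#g)=\sum a\,(h_{(1)}b)\#h_{(2)}g .
\]
It is the algebra that records the $A$-modules with a compatible action of $H$: an $A\#H$-module is the same as an $A$-module $M$ which is also an $H$-module with $h(am)=\sum(h_{(1)}a)(h_{(2)}m)$, the element $a\#h$ acting as $m\mapsto a(hm)$. For an $H$-module $M$ the space of \emph{invariants} is $M^H=\{m\in M: hm=\varepsilon(h)m\text{ for all }h\in H\}$.

If $H=kG$ is the group algebra of a finite group, an $H$-module algebra is an algebra on which $G$ acts by automorphisms, $A\#H$ is the skew group ring, and $H$ is semisimple exactly when the characteristic of $k$ does not divide $|G|$. The dual example will serve as a model throughout the paper.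

\begin{example}[Gradings]\label{ex:grading}
Let $G$ be a finite group with identity $e$, and let $H=k^G$ be the algebra of functions $G\to k$, with basis of orthogonal idempotents $p_g$ $(g\in G)$ and
\[
\Delta(p_g)=\sum_{xy=g}p_x\otimes p_y,\qquad \varepsilon(p_g)=\delta_{g,e},\qquad S(p_g)=p_{g^{-1}} .
\]
As an algebra $H\cong k\times\dots\times k$, so $H$ is semisimple over every field. An $H$-module is a $G$-graded vector space $M=\bigoplus_g p_gM$, an $H$-module algebra is a $G$-graded algebra, the $H$-stable subspaces are the graded subspaces, and $M^H=p_eM$ is the component of degree $e$.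
\end{example}

An algebra is \emph{semiprime} if it has no nonzero nilpotent ideal. For finite-dimensional algebras this is the same as semisimple, because the Jacobson radical is then a nilpotent ideal; semiprimeness is what remains of semisimplicity when no finiteness is assumed. The following question is stated as open in \cite{RCP}.

\begin{quote}
\textbf{Question.} Let $H$ be a finite-dimensional semisimple Hopf algebra over a field $k$ and let $A$ be a semiprime $H$-module algebra. Is $A\#H$ semiprime?
\end{quote}

The hypothesis on $H$ cannot be dropped: for $A=k$ with the trivial action, $A\#H=H$. One expects a positive answer because the analogous statement for semisimple algebras follows by averaging. Indeed, let $H$ be semisimple. The counit splits as a map of right $H$-modules, so there is $u\in H$ with $uh=\varepsilon(h)u$ and $\varepsilon(u)=1$. Let $M'\subseteq M$ be $A\#H$-modules and let $\pi:M\to M'$ be an $A$-linear retraction. Then $\tilde\pi(m)=\sum S(u_{(1)})\pi(u_{(2)}m)$ is the identity on $M'$, and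
\begin{align*}
\tilde\pi(am)&=\sum S(u_{(1)})\bigl((u_{(2)}a)\,\pi(u_{(3)}m)\bigr)=\sum\bigl(S(u_{(2)})u_{(3)}a\bigr)\bigl(S(u_{(1)})\pi(u_{(4)}m)\bigr)=a\,\tilde\pi(m),\\
\tilde\pi(hm)&=\sum h_{(1)}S(u_{(1)}h_{(2)})\,\pi(u_{(2)}h_{(3)}m)=h\,\tilde\pi(m).
\end{align*}
So $A\#H$ is semisimple whenever $A$ is. This argument does not reach the question, since semiprimeness is not a splitting property of modules: $k[x]$ is semiprime, and $xk[x]$ is not a direct summand of it.

The hypothesis on $A$ in the question is stronger than necessary. Call an $H$-module algebra \emph{$H$-semiprime} if it has no nonzero nilpotent $H$-stable ideal. A semiprime algebra is $H$-semiprime. The converse fails: if $k$ has characteristic $p$ and $G=\langle g\rangle$ has order $p$, then $A=kG$ with its natural $G$-grading has no graded ideals other than $0$ and $A$, since nonzero homogeneous elements are units, but $(g-1)^p=0$. Our main result answers the question affirmatively and shows that $H$-semiprimeness is the exact condition.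

\begin{theorem}\label{thm:main}
Let $H$ be a finite-dimensional semisimple Hopf algebra over a field $k$ and let $A$ be an $H$-module algebra. Then $A\#H$ is semiprime if and only if $A$ is $H$-semiprime. In particular, if $A$ is semiprime, then $A\#H$ is semiprime.
\end{theorem}

Theorem \ref{thm:main} is deduced from a statement about algebras with few invariants. An \emph{$H$-module algebra without unit} is an associative algebra $B$, possibly without unit, which is an $H$-module with $h(ab)=\sum(h_{(1)}a)(h_{(2)}b)$. We write $B^m$ for the span of all products of $m$ elements of $B$.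

\begin{theorem}\label{thm:nil}
Let $H$ be a finite-dimensional semisimple Hopf algebra. There is $\nu=\nu(H)\ge1$ such that every $H$-module algebra $B$ without unit with $B^H=0$ satisfies $B^\nu=0$. If $(B^H)^d=0$ with $d\ge1$, then $B^{\nu(\nu+1)^{d-1}}=0$.
\end{theorem}

For $H=k^G$ the first claim is a pigeonhole argument with $\nu=|G|=n$. If $b_1,\dots,b_n\in B$ are homogeneous of degrees $g_1,\dots,g_n$, two of the $n+1$ elements $e,\ g_1,\ g_1g_2,\ \dots,\ g_1\cdots g_n$ coincide, so some block $b_ib_{i+1}\cdots b_j$ has degree $e$ and vanishes. This uses that the simple $k^G$-modules are one-dimensional and multiply as a group, and it has no counterpart for general $H$.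

A uniform bound $\nu$ suggests a universal object. For a finite-dimensional $H$-module $V$ let $T(V)=\bigoplus_{j\ge0}V^{\otimes j}$ be the tensor algebra, with $H$ acting on $V^{\otimes j}$ diagonally, $h(v_1\otimes\dots\otimes v_j)=\sum h_{(1)}v_1\otimes\dots\otimes h_{(j)}v_j$. Let $I(V)$ be the ideal generated by the invariants of positive degree $\bigoplus_{j\ge1}(V^{\otimes j})^H$, and put $A(V)=T(V)/I(V)$.

\begin{theorem}\label{thm:fin}
Let $H$ be a finite-dimensional semisimple Hopf algebra and $V$ a finite-dimensional $H$-module. Then $A(V)$ is finite-dimensional.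
\end{theorem}

Semisimplicity is needed here too. Let $k$ have characteristic $2$, let $H=kG$ with $G=\{1,g\}$, and let $g$ exchange the basis vectors $x,y$ of $V$. No nonempty word $w$ in $x,y$ is fixed by $g$, so the invariants of positive degree are spanned by the elements $w+gw$. They lie in the kernel of the map $T(V)\to k[x]$ with $x,y\mapsto x$, and this kernel is generated by the invariant $x+y$. Hence $A(V)\cong k[x]$.

Finally, Theorem \ref{thm:main} has the following complements, which are not needed for the question. The \emph{prime radical} of an algebra is the intersection of its prime ideals.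

\begin{theorem}\label{thm:compl}
Let $H$ be a finite-dimensional Hopf algebra; $A$ denotes an $H$-module algebra.
\begin{enumerate}
\item[(1)] The following are equivalent: \textup{(i)} $H$ is semisimple; \textup{(ii)} $A\#H$ is semiprime for all semiprime $A$; \textup{(iii)} $A\#H$ is semiprime for all $H$-semiprime $A$.
\item[(2)] The following are equivalent: \textup{(i)} $H^*$ is semisimple; \textup{(ii)} every $H$-semiprime $A$ is semiprime; \textup{(iii)} the prime radical of every $H$-module algebra is $H$-stable.
\item[(3)] If $H$ is semisimple, the prime radical of $A\#H$ is $P_H(A)\#H$, where $P_H(A)$ is the smallest $H$-stable ideal of $A$ with $H$-semiprime quotient. If $H$ is semisimple and $A$ is $H$-semiprime, then $A^H$ is semiprime.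
\end{enumerate}
\end{theorem}

The paper proceeds from the top down. Section \ref{sec:red1} derives Theorem \ref{thm:main} from Theorem \ref{thm:nil}, and Section \ref{sec:red2} derives Theorem \ref{thm:nil} from Theorem \ref{thm:fin}. Section \ref{sec:critical} proves Theorem \ref{thm:fin} by hand for gradings and reduces the general case to a splitting statement, Proposition \ref{prop:split}. The proof of that proposition, in Sections \ref{sec:cat}--\ref{sec:split}, is the core of the paper. Section \ref{sec:compl} proves Theorem \ref{thm:compl}. In Sections \ref{sec:prelim}--\ref{sec:split} the Hopf algebra $H$ is semisimple.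

\section{Invariants, duals and the regular module}\label{sec:prelim}

The antipode of a finite-dimensional Hopf algebra is bijective. Both $S$ and $S^{-1}$ reverse products and coproducts, so that for instance $\Delta(S^{-1}(h))=\sum S^{-1}(h_{(2)})\otimes S^{-1}(h_{(1)})$, and
\begin{equation}\label{eq:antipode}
\sum S(h_{(1)})h_{(2)}=\sum h_{(1)}S(h_{(2)})=\sum S^{-1}(h_{(2)})h_{(1)}=\sum h_{(2)}S^{-1}(h_{(1)})=\varepsilon(h)1 .
\end{equation}
Tensor products of $H$-modules carry the diagonal action, and $k$ is the trivial module, on which $h$ acts by $\varepsilon(h)$.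

\medskip\noindent\textbf{Invariants.} Since $H$ is semisimple, the surjection $\varepsilon:H\to k$ of $H$-modules splits. Thus $k$ is a direct summand of $H$, and the image $t$ of $1$ under a splitting satisfies $ht=\varepsilon(h)t$ and $\varepsilon(t)=1$. For every $H$-module $M$ we have $M^H=tM$: elements of $tM$ are invariant, and $m=tm$ for $m\in M^H$. Hence $M\mapsto M^H$ is exact: a surjection $M\to M''$ maps $tM$ onto $tM''$. Semisimplicity also gives that every finite-dimensional $H$-module is a direct summand of some $H^m$. The next observation will be used at every stage.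

\begin{lemma}\label{lem:inv}
Let $B$ be an $H$-module algebra without unit, let $M$ be a $B$-module and an $H$-module with $h(bm)=\sum(h_{(1)}b)(h_{(2)}m)$, and let $W$ be a subspace of $M^H$. Then $BW$ is $H$-stable and $(BW)^H=B^HW$.
\end{lemma}

\begin{proof}
For $w\in W$ we have $h(bw)=\sum(h_{(1)}b)\,\varepsilon(h_{(2)})w=(hb)w$. So $BW$ is $H$-stable, and $(BW)^H=t(BW)=(tB)W=B^HW$.
\end{proof}

\noindent\textbf{Duals.} For a finite-dimensional $H$-module $X$ the dual space $X^*$ is an $H$-module by $(h\xi)(x)=\xi(S(h)x)$. Let $(x_i)$ be a basis of $X$ and $(x^i)$ the dual basis. The maps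
\[
\mathrm{ev}:X^*\otimes X\to k,\quad \xi\otimes x\mapsto\xi(x),\qquad\qquad \mathrm{coev}:k\to X\otimes X^*,\quad 1\mapsto\sum_i x_i\otimes x^i
\]
are $H$-linear. For $\mathrm{ev}$ this is the identity
\begin{equation}\label{eq:ev}
\sum(h_{(1)}\xi)(h_{(2)}x)=\sum\xi\bigl(S(h_{(1)})h_{(2)}x\bigr)=\varepsilon(h)\xi(x).
\end{equation}
For $\mathrm{coev}$, the element $\sum h_{(1)}x_i\otimes h_{(2)}x^i$, read as an endomorphism of $X$, is $x\mapsto\sum h_{(1)}S(h_{(2)})x=\varepsilon(h)x$. Every $X$ is a dual: if $X^\circ$ denotes the dual space with the action $(h\xi)(x)=\xi(S^{-1}(h)x)$, then the canonical map $X\to(X^\circ)^*$ is an isomorphism of $H$-modules, and $\dim X^\circ=\dim X$.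

\medskip\noindent\textbf{The regular module absorbs.} For a finite-dimensional $H$-module $X$,
\begin{equation}\label{eq:absorb}
X\otimes H\cong H^{\dim X}.
\end{equation}
To see this, let $X_{\mathrm{triv}}$ be the space $X$ with the trivial action, so that $X_{\mathrm{triv}}\otimes H\cong H^{\dim X}$. The map $X_{\mathrm{triv}}\otimes H\to X\otimes H$, $x\otimes h\mapsto\sum h_{(1)}x\otimes h_{(2)}$, is $H$-linear, and $x\otimes h\mapsto\sum S^{-1}(h_{(1)})x\otimes h_{(2)}$ is inverse to it by the last two identities in \eqref{eq:antipode}.

\section{From nilpotence to semiprimeness}\label{sec:red1}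

In this section we assume Theorem \ref{thm:nil} and prove Theorem \ref{thm:main}. Theorem \ref{thm:nil} carries nilpotence from the invariants up to the algebra, so it controls nilpotent ideals of algebras of invariants.

\begin{proposition}\label{prop:invsemi}
If $E$ is an $H$-semiprime $H$-module algebra, then $E^H$ is semiprime.
\end{proposition}

\begin{proof}
Otherwise $E^H$ has a nonzero nilpotent ideal, and its last nonzero power is an ideal $K\ne0$ of $E^H$ with $K^2=0$. By Lemma \ref{lem:inv} the left ideal $D=EK$ of $E$ is $H$-stable and $D^H=E^HK=K$. By Theorem \ref{thm:nil} with $d=2$, the algebra $D$ is nilpotent. The ideal $EKE$ is $H$-stable, because $h(axb)=\sum(h_{(1)}a)x(h_{(2)}b)$ for $x\in K$, and $(EKE)^m=(EK)^mE=D^mE$. So $EKE$ is nilpotent, hence $0$, and $K\subseteq EKE$ gives $K=0$, a contradiction.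
\end{proof}

It remains to present $A\#H$ as the algebra of invariants of an $H$-semiprime algebra. For $A=k$ one takes $E=\operatorname{End}_k(H)=H\otimes H^*$, whose invariants form the algebra $\operatorname{End}_H(H)\cong H^{\mathrm{op}}$, which is isomorphic to $H$ through the antipode. In general we insert $A$ between the two factors. Let $X=H$ be the left regular module and
\[
E=X\otimes A\otimes X^*,\qquad (x\otimes a\otimes\xi)(y\otimes b\otimes\eta)=\xi(y)\,x\otimes ab\otimes\eta,
\]
with the diagonal action of $H$. Sending $x_i\otimes a\otimes x^j$ to the matrix with $a$ in position $(i,j)$ and $0$ elsewhere identifies $E$ with $M_n(A)$ as an algebra; the unit is $\sum x_i\otimes1\otimes x^i$.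

\begin{lemma}\label{lem:E}
$E$ is an $H$-module algebra. If $A$ is $H$-semiprime, so is $E$.
\end{lemma}

\begin{proof}
For $e=x\otimes a\otimes\xi$ and $e'=y\otimes b\otimes\eta$, identity \eqref{eq:ev} gives
\begin{align*}
\sum(h_{(1)}e)(h_{(2)}e')&=\sum(h_{(3)}\xi)(h_{(4)}y)\;h_{(1)}x\otimes(h_{(2)}a)(h_{(5)}b)\otimes h_{(6)}\eta\\
&=\xi(y)\sum h_{(1)}x\otimes(h_{(2)}a)(h_{(3)}b)\otimes h_{(4)}\eta=h(ee').
\end{align*}
The unit is invariant because $1_A$ is invariant and $\mathrm{coev}$ is $H$-linear.

Every ideal of $M_n(A)$ is $M_n(I)$ for an ideal $I$ of $A$, and $M_n(I)^m=M_n(I^m)$. So an ideal of $E$ has the form $J=X\otimes I\otimes X^*$, and $I$ is nilpotent if $J$ is. Suppose that $J$ is $H$-stable. By its form, $J$ is also stable under $P\otimes1\otimes P'$ for all linear maps $P$ of $X$ and $P'$ of $X^*$. Write $(\Delta\otimes1)\Delta(h)=\sum h'\otimes h''\otimes h'''$, let $h''$ act on $x\otimes a\otimes\xi\in J$ with $a\in I$, and then apply $S(h')\otimes1\otimes S^{-1}(h''')$. The result lies in $J$, and by \eqref{eq:antipode} it equals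
\[
\sum S(h_{(1)})h_{(2)}x\otimes h_{(3)}a\otimes S^{-1}(h_{(5)})h_{(4)}\xi=x\otimes ha\otimes\xi .
\]
Taking $x\ne0$ and $\xi\ne0$ we get $ha\in I$. Thus a nilpotent $H$-stable ideal $J$ comes from a nilpotent $H$-stable ideal $I$, which is $0$ if $A$ is $H$-semiprime.
\end{proof}

\begin{lemma}\label{lem:EH}
$E^H\cong A\#H$ as algebras.
\end{lemma}

\begin{proof}
Let $R=A\#H$ and let $M=H\otimes A$, a free right $A$-module of rank $n$ with the diagonal left action of $H$. The formula $(x\otimes a\otimes\xi)(y\otimes b)=\xi(y)\,x\otimes ab$ identifies $E$ with the algebra of right $A$-linear endomorphisms of $M$. For $e\in E$, $m\in M$, $b\in A$,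
\[
h(em)=\sum(h_{(1)}e)(h_{(2)}m),\qquad h(mb)=\sum(h_{(1)}m)(h_{(2)}b);
\]
the first identity is the computation in the proof of Lemma \ref{lem:E} with the factor $\eta$ deleted, and the second is the module algebra axiom for $A$.

\emph{An element $e\in E$ is invariant if and only if it is $H$-linear on $M$.} If $e$ is invariant, the first identity reads $h(em)=e(hm)$. Conversely, the first identity gives $(he)(m)=\sum(h_{(1)}e)(h_{(2)}S(h_{(3)})m)=\sum h_{(1)}\bigl(e(S(h_{(2)})m)\bigr)$, and for $H$-linear $e$ this is $\varepsilon(h)e(m)$.

\emph{$M$ is a right $R$-module.} Since $S^{-1}$ reverses products, $m\triangleleft h=S^{-1}(h)m$ is a right action of $H$, and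
\[
\sum\bigl(m(h_{(1)}b)\bigr)\triangleleft h_{(2)}=\sum\bigl(S^{-1}(h_{(3)})m\bigr)\bigl(S^{-1}(h_{(2)})h_{(1)}b\bigr)=(m\triangleleft h)\,b .
\]
Put $m\cdot(a\#h)=(ma)\triangleleft h$. Then
\[
\bigl(m\cdot(a\#h)\bigr)\cdot(b\#g)=\bigl(((ma)\triangleleft h)\,b\bigr)\triangleleft g=\sum\bigl(ma(h_{(1)}b)\bigr)\triangleleft h_{(2)}g=m\cdot\bigl((a\#h)(b\#g)\bigr).
\]
As $S^{-1}$ is bijective, a map $M\to M$ is right $R$-linear if and only if it is right $A$-linear and left $H$-linear. Hence $E^H$ is the endomorphism algebra of the right $R$-module $M$.

\emph{$M$ is free of rank one.} Let $\phi:R\to M$ be the right $R$-linear map $r\mapsto(1\otimes1)\cdot r$, so that $\phi(a\#g)=S^{-1}(g)(1\otimes a)=\sum S^{-1}(g_{(2)})\otimes S^{-1}(g_{(1)})a$. Let $\psi:M\to R$ be given by $\psi(g\otimes b)=(1\#S(g))(b\#1)$. Since $g(1\otimes1)=g\otimes1$, we have $\phi\psi(g\otimes b)=(g\otimes1)b=g\otimes b$, and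
\[
\psi\phi(a\#g)=\sum(1\#g_{(2)})\bigl(S^{-1}(g_{(1)})a\#1\bigr)=\sum g_{(2)}S^{-1}(g_{(1)})a\#g_{(3)}=a\#g .
\]
So $M\cong R$ as right $R$-modules, and the endomorphisms of the right $R$-module $R$ are the left multiplications, which form an algebra isomorphic to $R$.
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:main}, given Theorem \ref{thm:nil}]
Let $I\ne0$ be a nilpotent $H$-stable ideal of $A$. The multiplication formula shows that $I\#H$ is an ideal of $A\#H$ and that $(I^m\#H)(I\#H)\subseteq I^{m+1}\#H$, so $I\#H$ is a nonzero nilpotent ideal. Conversely, if $A$ is $H$-semiprime, then $E$ is $H$-semiprime by Lemma \ref{lem:E}, $E^H$ is semiprime by Proposition \ref{prop:invsemi}, and $E^H\cong A\#H$ by Lemma \ref{lem:EH}.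
\end{proof}

\section{From finiteness to nilpotence}\label{sec:red2}

We now assume Theorem \ref{thm:fin} and prove Theorem \ref{thm:nil}. An element $b$ of an $H$-module $B$ is the image of $1$ under the $H$-linear map $H\to B$, $x\mapsto xb$. For this reason the single module $V=H$ controls all products in all algebras $B$.

\begin{proof}[Proof of Theorem \ref{thm:nil}, given Theorem \ref{thm:fin}]
The ideal $I(H)$ is graded and $A(H)$ is finite-dimensional, so there is $\nu\ge1$ with $A(H)_\nu=0$. This says
\[
H^{\otimes\nu}=\sum_{i+j+l=\nu,\ j\ge1}H^{\otimes i}\otimes(H^{\otimes j})^H\otimes H^{\otimes l}.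
\]
Let $B^H=0$ and $b_1,\dots,b_\nu\in B$, and define $\varphi:H^{\otimes\nu}\to B$ by $\varphi(y_1\otimes\dots\otimes y_\nu)=(y_1b_1)\cdots(y_\nu b_\nu)$. Fix $i,j,l$ as above. The block map $H^{\otimes j}\to B$, $y_{i+1}\otimes\dots\otimes y_{i+j}\mapsto(y_{i+1}b_{i+1})\cdots(y_{i+j}b_{i+j})$, is $H$-linear for the diagonal action, by the module algebra axiom. So it sends $(H^{\otimes j})^H$ into $B^H=0$. On the summand with indices $i,j,l$ the map $\varphi$ is a product in which this block map is a factor, so it vanishes there. Hence $\varphi=0$ and $b_1\cdots b_\nu=\varphi(1\otimes\dots\otimes1)=0$. This is the first claim, and the second for $d=1$.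

Now let $K=B^H$, a subalgebra of $B$, let $K^d=0$ with $d\ge2$, and argue by induction on $d$. Put $I=K^{d-1}$. Then $KI=0$, and $I^2=0$ because $2d-2\ge d$. By Lemma \ref{lem:inv} the left ideal $BI$ is $H$-stable and $(BI)^H=KI=0$, so $(BI)^\nu=0$ by the first claim. Let $B^1=k\oplus B$ be obtained by adjoining an invariant unit, and let $J=B^1IB^1$ be the ideal of $B$ generated by $I$. It is $H$-stable since $I$ consists of invariants. From $IB^1I=I^2+IBI=IBI$ we get $I(B^1I)^\nu=I(BI)^\nu$, and therefore
\[
J^{\nu+1}=B^1(IB^1)^{\nu+1}=B^1\,I(B^1I)^\nu B^1=B^1\,I(BI)^\nu B^1=0 .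
\]
By exactness of invariants $(B/J)^H$ is the image of $K$, and its $(d-1)$-st power is the image of $I\subseteq J$, which is $0$. By induction $B^{\nu(\nu+1)^{d-2}}\subseteq J$, and so $B^{\nu(\nu+1)^{d-1}}\subseteq J^{\nu+1}=0$.
\end{proof}

\section{A critical module and its invariants}\label{sec:critical}

Fix $V$ and write $A=A(V)$. The ideal $I(V)$ is graded, and it is $H$-stable since its generators are invariant. So $A=k\oplus A_1\oplus A_2\oplus\cdots$ is a graded $H$-module algebra with $A_{i+j}=A_iA_j$ and $\dim A_j\le(\dim V)^j$. By exactness of invariants, $A_j^H$ is the image of $(V^{\otimes j})^H\subseteq I(V)$ for $j\ge1$. Hence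
\begin{equation}\label{eq:AH}
A^H=k .
\end{equation}
Graded $A\#H$-modules $Z=\bigoplus_{m\in\mathbb Z}Z_m$ are graded with $H$ in degree $0$; that is, each $Z_m$ is $H$-stable and $A_jZ_m\subseteq Z_{m+j}$. The algebra $A$ is such a module, and $Z_{\ge q}=\bigoplus_{m\ge q}Z_m$ is a submodule of $Z$. For a finite-dimensional $H$-module $X$ the space $Z\otimes X$, graded by $(Z\otimes X)_m=Z_m\otimes X$, is a graded $A\#H$-module with $a(z\otimes x)=az\otimes x$ and the diagonal action of $H$, because
\[
h\bigl(a(z\otimes x)\bigr)=\sum(h_{(1)}a)(h_{(2)}z)\otimes h_{(3)}x=\sum(h_{(1)}a)\bigl(h_{(2)}(z\otimes x)\bigr).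
\]

\textbf{From here to the end of Section \ref{sec:split} we suppose that $\dim A=\infty$,} and we look for a contradiction. We first replace $A$ by a quotient that is as small as an infinite-dimensional module can be.

\begin{lemma}\label{lem:critical}
There is an infinite-dimensional graded quotient $N$ of the $A\#H$-module $A$ in which every nonzero graded submodule has finite codimension. It has no nonzero finite-dimensional graded submodule, and $a_m=\dim N_m$ satisfies $1\le a_m\le(\dim V)^m$ for all $m\ge0$.
\end{lemma}

\begin{proof}
Consider the graded submodules $M\subseteq A$ of infinite codimension; $0$ is one. If the union of a chain of them had finite codimension, it would contain $A_q$ for some $q$. As $\dim A_q<\infty$, a member of the chain would contain $A_q$, hence $AA_q=A_{\ge q}$, and would have finite codimension. So Zorn's lemma gives a maximal $M$, and $N=A/M$ has the first property. A submodule of finite codimension in $N$ is infinite-dimensional. Finally $N_{m+1}=A_1N_m$, so $N_m=0$ for some $m\ge0$ would force $\dim N<\infty$.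
\end{proof}

\subsection*{The case of a grading}
Let $H=k^G$ as in Example \ref{ex:grading}. Then $A$ and $N$ are graded by $\mathbb Z$ and by $G$; write $N_{m,g}=p_gN_m$. By \eqref{eq:AH} the part of $A$ of $G$-degree $e$ is $k$. Take $0\ne y\in N_{m,g}$. The submodule $Ay$ is graded by $\mathbb Z$ and by $G$, so it has finite codimension in $N$, and $N_{m',g}\subseteq Ay$ for $m'\gg0$. If $a\in A$ has $G$-degree $x$, then $ay$ has $G$-degree $xg$, so the part of $Ay$ of $G$-degree $g$ is $ky$. Therefore $N_{m',g}=0$ for $m'\gg0$. This holds for each of the finitely many $g\in G$, so $N$ is finite-dimensional, a contradiction. Theorem \ref{thm:fin} is proved for $k^G$.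

To carry this argument to general $H$ we restate it in terms of invariants. The module $Z=N\otimes H$ is the direct sum of the $n$ modules $N\otimes kp_g$, and $y\otimes p_{g^{-1}}$ is an invariant of $Z$. In this language: an invariant $u$ of $Z$ generates a submodule $Au$ with no invariants besides $ku$; on the other hand $Z$ has invariants in every degree and is, up to finite-dimensional error, a direct sum of finitely many simple objects, so it has no room for all of these submodules.

\subsection*{The general case}
For general $H$ the first two statements persist, by Lemma \ref{lem:inv} and by \eqref{eq:absorb}. The third is not available, since $N\otimes X$ has no evident decomposition when $X$ is simple of dimension greater than one. What we need from it is the following.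

\begin{proposition}\label{prop:split}
Let $Z=N\otimes H$.
\begin{enumerate}
\item[(a)] For every graded submodule $U\subseteq Z$ there are an integer $q$ and a degree-preserving $A\#H$-linear map $\pi:Z_{\ge q}\to U_{\ge q}$ which is the identity on $U_{\ge q}$.
\item[(b)] If $F_1,\dots,F_j$ are nonzero graded submodules of $Z$ whose sum is direct, then $j\le n^2$.
\end{enumerate}
\end{proposition}

\begin{proof}[Proof of Theorem \ref{thm:fin}, given Proposition \ref{prop:split}]
By \eqref{eq:absorb}, $Z_m=N_m\otimes H\cong H^{a_m}$ with $a_m\ge1$, so $Z_m^H\ne0$ for all $m\ge0$. Let $W_m=\bigoplus_{0\le j\le m}Z_j^H$ and $U_m=AW_m$. By Lemma \ref{lem:inv} and \eqref{eq:AH}, $U_m$ is a graded $A\#H$-submodule of $Z$ with $U_m^H=A^HW_m=W_m$. Thus $U_m$ has no nonzero invariant of degree greater than $m$.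

Let $m\ge0$, and choose $q$ and $\pi$ as in (a) for $U=U_m$. Take $m'>\max(q,m)$ and $0\ne u\in Z_{m'}^H$. Then $\pi(u)$ is an invariant of $U_m$ of degree $m'>m$, so $\pi(u)=0$ and $Au\subseteq\ker\pi$. An element of $Au\cap U_m$ lies in $(U_m)_{\ge q}$, where $\pi$ is the identity, and in $\ker\pi$. Hence $Au$ is a nonzero graded $A\#H$-submodule (Lemma \ref{lem:inv}) with $Au\cap U_m=0$ and $Au\subseteq U_{m'}$.

Starting from $m_0=0$ and repeating this, we obtain $m_0<m_1<m_2<\cdots$ and nonzero submodules $Au_i\subseteq U_{m_i}$ with $Au_i\cap U_{m_{i-1}}=0$. Since $Au_1+\dots+Au_{i-1}\subseteq U_{m_{i-1}}$, the sum of all $Au_i$ is direct. This contradicts (b).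
\end{proof}

Proposition \ref{prop:split} is a statement about modules up to finite-dimensional error. The next section sets up the category in which such statements are exact.

\section{Quotient categories and $H$-categories}\label{sec:cat}

\subsection*{Serre quotients}
Let $\mathcal A$ be an essentially small abelian category. A \emph{Serre subcategory} is a nonempty full subcategory $\mathcal S$ closed under subobjects, quotients and extensions. Gabriel's quotient $\mathcal A/\mathcal S$ is an abelian category with the same objects as $\mathcal A$, with a functor $\tau:\mathcal A\to\mathcal A/\mathcal S$ which is the identity on objects. We use the following standard facts.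
\begin{enumerate}
\item[(S1)] $\operatorname{Hom}_{\mathcal A/\mathcal S}(Z,Z')=\varinjlim\operatorname{Hom}_{\mathcal A}(Z_1,Z'/Z'_1)$, the colimit over subobjects $Z_1\subseteq Z$, $Z_1'\subseteq Z'$ with $Z/Z_1\in\mathcal S$ and $Z_1'\in\mathcal S$. The morphism represented by $f:Z_1\to Z'/Z_1'$ is $\tau(p)^{-1}\tau(f)\tau(i)^{-1}$, where $i:Z_1\to Z$ is the inclusion and $p:Z'\to Z'/Z'_1$ the projection.
\item[(S2)] $\tau$ is exact. We have $\tau(f)=0$ if and only if $\operatorname{im}f\in\mathcal S$, and $\tau(f)$ is a monomorphism (epimorphism) if and only if $\ker f\in\mathcal S$ ($\operatorname{coker}f\in\mathcal S$). In particular $\tau(Z)=0$ if and only if $Z\in\mathcal S$.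
\item[(S3)] An exact functor from $\mathcal A$ to an abelian category which kills $\mathcal S$ factors uniquely through $\tau$, and the induced functor is exact.
\item[(S4)] Every subobject of $\tau(Z)$ is $\tau(U)$ for some $U\subseteq Z$: if it is represented by $f:Y_1\to Z/Z_1$, take for $U$ the preimage of $\operatorname{im}f$ in $Z$. Since $\tau(U\cap U')=\tau(U)\cap\tau(U')$, a finite chain $\tau(U_1)\subseteq\dots\subseteq\tau(U_r)$ lifts to the chain of the subobjects $U_i\cap U_{i+1}\cap\dots\cap U_r$. In particular every short exact sequence in $\mathcal A/\mathcal S$ is isomorphic to the image of one in $\mathcal A$.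
\end{enumerate}

\subsection*{$H$-categories}
We shall pass from graded modules to a quotient, then to a subcategory, then to a second quotient. The structure that survives these passages is the following. The letter $X$ always denotes a finite-dimensional $H$-module.

\begin{definition}\label{def:Hcat}
An \emph{$H$-category} is an essentially small $k$-linear abelian category $\mathcal A$ with $k$-linear automorphisms $Z\mapsto Z\langle s\rangle$ $(s\in\mathbb Z)$, called \emph{shifts}, with $\langle s\rangle\langle s'\rangle=\langle s+s'\rangle$, and a bifunctor $(Z,X)\mapsto Z\otimes X$, $k$-bilinear on morphisms, such that each functor $-\otimes X$ is exact, there are natural isomorphisms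
\[
(Z\otimes X)\langle s\rangle\cong Z\langle s\rangle\otimes X,\qquad Z\otimes k\cong Z,\qquad (Z\otimes X)\otimes X'\cong Z\otimes(X\otimes X'),
\]
and $-\otimes X$ is left adjoint to $-\otimes X^*$:
\begin{equation}\label{eq:adj}
\operatorname{Hom}(Z\otimes X,Z')\cong\operatorname{Hom}(Z,Z'\otimes X^*)\quad\text{naturally in }Z,Z'.
\end{equation}
\end{definition}

Bilinearity makes $Z\otimes-$ additive. So $Z$ is a direct summand of $Z\otimes H$, and \eqref{eq:absorb} gives
\begin{equation}\label{eq:absorb2}
(Z\otimes X)\otimes H\cong(Z\otimes H)^{\dim X}.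
\end{equation}

\begin{lemma}\label{lem:closure}
Let $\mathcal A$ be an $H$-category.
\begin{enumerate}
\item[(a)] A nonempty full subcategory closed under isomorphisms, subobjects, quotients, finite direct sums, shifts and all $-\otimes X$ is an $H$-category.
\item[(b)] If $\mathcal S$ is a Serre subcategory stable under shifts and all $-\otimes X$, then $\mathcal A/\mathcal S$ is an $H$-category.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Such a subcategory contains the kernels and cokernels of its morphisms, so it is abelian, with the same subobjects and short exact sequences as in $\mathcal A$. All the structure restricts because the subcategory is full.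

(b) The exact functors $\langle s\rangle$ and $-\otimes X$ descend to $\mathcal A/\mathcal S$ by (S3). A natural transformation between functors that descend also descends, with the same components: it is natural for $\tau(f)$, $\tau(i)$, $\tau(p)$, hence for $\tau(p)^{-1}\tau(f)\tau(i)^{-1}$, and by (S1) every morphism has this form. This applies to the transformations induced by maps $X\to X'$, to the natural isomorphisms of Definition \ref{def:Hcat}, and to the unit and counit of \eqref{eq:adj}. The triangle identities are equalities of morphisms for each object, so they are preserved by $\tau$, and \eqref{eq:adj} holds in the quotient.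
\end{proof}

The adjunction says that tensoring cannot take us far from a simple object: any nonzero piece at the top or the bottom of $c\otimes X$ leads back to $c$.

\begin{lemma}\label{lem:back}
Let $c$ be a simple object of an $H$-category. If $U$ is a nonzero subobject of $c\otimes X$, there is an epimorphism $U\otimes X^\circ\to c$. If $U$ is a nonzero quotient of $c\otimes X$, there is a monomorphism $c\to U\otimes X^*$.
\end{lemma}

\begin{proof}
The inclusion $U\to c\otimes X\cong c\otimes(X^\circ)^*$ corresponds under \eqref{eq:adj} to a nonzero map $U\otimes X^\circ\to c$, which is an epimorphism as $c$ is simple. The projection $c\otimes X\to U$ corresponds to a nonzero map $c\to U\otimes X^*$, which is a monomorphism.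
\end{proof}

\subsection*{The categories $\mathcal G$ and $\mathcal Q$}
Let $\mathcal G$ be the category of graded $A\#H$-modules $Z$ with $\dim Z_m<\infty$ for all $m$ and $Z_m=0$ for $m\ll0$, with degree-preserving morphisms. Put $Z\langle s\rangle_m=Z_{m-s}$, and let $Z\otimes X$ be as in Section \ref{sec:critical}. The maps
\[
1\otimes\mathrm{coev}:Z\to Z\otimes X\otimes X^*,\qquad 1\otimes\mathrm{ev}:Z'\otimes X^*\otimes X\to Z'
\]
are $A$-linear because $A$ acts on the first factor, and $H$-linear because $\mathrm{coev}$ and $\mathrm{ev}$ are. They satisfy the triangle identities, which amount to $x=\sum x^i(x)x_i$ and $\xi=\sum\xi(x_i)x^i$. So \eqref{eq:adj} holds, and $\mathcal G$ is an $H$-category.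

The finite-dimensional objects form a Serre subcategory of $\mathcal G$ stable under shifts and all $-\otimes X$. Let $\mathcal Q$ be the quotient, an $H$-category by Lemma \ref{lem:closure}. Its morphisms are maps between tails:
\begin{equation}\label{eq:tails}
\operatorname{Hom}_{\mathcal Q}(Z,Z')=\varinjlim_q\operatorname{Hom}_{\mathcal G}(Z_{\ge q},Z'_{\ge q}).
\end{equation}
Indeed, each $Z_{\ge q}$ has finite codimension in $Z$, and a graded submodule of finite codimension contains $Z_{\ge q}$ for large $q$. So in (S1) we may restrict to pairs $(Z_{\ge q},Z'_1)$ with $q$ larger than all degrees occurring in the finite-dimensional module $Z'_1$. For such a pair a morphism $Z_{\ge q}\to Z'/Z'_1$ has image in $(Z'/Z_1')_{\ge q}=Z'_{\ge q}$.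

By \eqref{eq:tails} and (S2), an isomorphism $Z\cong Z'$ in $\mathcal Q$ is represented by a map of tails with finite-dimensional kernel and cokernel, so $\dim Z_m=\dim Z'_m$ for $m\gg0$. With (S4) it follows that
\begin{equation}\label{eq:dimadd}
\dim Z_m=\dim Z'_m+\dim Z''_m\quad(m\gg0)\qquad\text{if }0\to Z'\to Z\to Z''\to0\text{ is exact in }\mathcal Q .
\end{equation}
The module $N$ of Lemma \ref{lem:critical} is a simple object of $\mathcal Q$: it is nonzero, and by (S4) its subobjects come from graded submodules, which are $0$ or of finite codimension.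

\section{A maximum principle}\label{sec:max}

Part (a) of Proposition \ref{prop:split} asks for splittings, and splittings come from projective objects. This section gives a criterion for a simple object of an $H$-category to be projective. A simple object $N$ is projective when each of its occurrences as a subquotient of an object can be moved down to a subobject. So we compare two counts: the number of occurrences of $N$ in an object, and the number of occurrences in its socle. Both counts behave well on objects of the form $Z\otimes H$, by \eqref{eq:absorb2}.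

In $\mathcal Q$ the shifts of $N$ have to be counted along with $N$, and an object may a priori involve infinitely many of them. We therefore count $N\langle s\rangle$ with a weight $\rho^s$. A weight other than $1$ is natural when growth is exponential: for the free algebra $F$ on $x,y$ one has $F_{\ge1}=Fx\oplus Fy\cong F\langle1\rangle^2$, so a measure that is additive and ignores finite-dimensional error gives $F\langle1\rangle$ half the size of $F$.

Let $\mathcal A$ be an $H$-category, $N$ a simple object and $\rho>0$ a real number. Assume
\begin{enumerate}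
\item[(A)] if $N\langle s\rangle\cong N\langle s'\rangle$, then $\rho^s=\rho^{s'}$.
\end{enumerate}
Let $\mathcal O$ be a set of representatives of the isomorphism classes of the simple objects $N\langle s\rangle$, and define the \emph{weight} $w(b)=\rho^s$ for $b\cong N\langle s\rangle$. The weight of a finite chain $0=Y_0\subseteq Y_1\subseteq\dots\subseteq Y_r=Y$ is the sum of $w(Y_i/Y_{i-1})$ over those factors that are isomorphic to a member of $\mathcal O$; we call them \emph{$\mathcal O$-factors}. For $Y\in\mathcal A$ put
\[
\lambda(Y)=\sup\{\text{weights of finite chains in }Y\},\qquad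
\sigma(Y)=\sum_{b\in\mathcal O}w(b)\dim_{\operatorname{End}(b)}\operatorname{Hom}(b,Y),
\]
with values in $[0,\infty]$. Here $\operatorname{Hom}(b,Y)$ is a right vector space over the division ring $\operatorname{End}(b)$. For a simple object $c$, $\lambda(c)$ is $w(c)$ or $0$ according as $c$ is or is not isomorphic to a shift of $N$.

\begin{lemma}\label{lem:ls}
\begin{enumerate}
\item[(a)] If $0\to Y'\to Y\to Y''\to0$ is exact, then $\lambda(Y)=\lambda(Y')+\lambda(Y'')$ and $\sigma(Y)\le\sigma(Y')+\sigma(Y'')$, with equality if the sequence splits.
\item[(b)] $\sigma(Y)\le\lambda(Y)$.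
\item[(c)] $\lambda(Y\langle s\rangle)=\rho^s\lambda(Y)$ and $\sigma(Y\langle s\rangle)=\rho^s\sigma(Y)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Concatenating a chain in $Y'$ with the preimage of a chain in $Y''$ gives $\lambda(Y)\ge\lambda(Y')+\lambda(Y'')$. Conversely, a chain $(Y_i)$ in $Y$ gives the chain $(Y_i\cap Y')$ in $Y'$ and the chain of the images of the $Y_i$ in $Y''$, and $Y_i/Y_{i-1}$ is an extension of the two corresponding factors. If $Y_i/Y_{i-1}$ is simple, it is isomorphic to one of them. So the weight of $(Y_i)$ is at most the sum of the weights of the two new chains. The claims on $\sigma$ hold because $\operatorname{Hom}(b,-)$ is left exact and additive.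

(b) Take finitely many $b\in\mathcal O$ and, for each, maps $f_{b,1},\dots,f_{b,r_b}:b\to Y$ that are independent over $\operatorname{End}(b)$. We claim that the resulting map $f:\bigoplus_bb^{r_b}\to Y$ is a monomorphism. Otherwise its kernel, a nonzero subobject of an object of finite length, contains a simple subobject. This subobject maps nontrivially to some summand $b$, so it is isomorphic to $b$, and it maps to zero in the summands $b'\ne b$. It is thus given by $0\ne(d_1,\dots,d_{r_b})\in\operatorname{End}(b)^{r_b}$ with $\sum_if_{b,i}d_i=0$, against independence. So $\lambda(Y)\ge\sum_bw(b)r_b$ by (a), and the supremum of the right side is $\sigma(Y)$.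

(c) The automorphism $\langle s\rangle$ carries chains in $Y$ to chains in $Y\langle s\rangle$, identifies $\operatorname{Hom}(b,Y)$ with $\operatorname{Hom}(b\langle s\rangle,Y\langle s\rangle)$ compatibly with the endomorphism rings, permutes the isomorphism classes in $\mathcal O$, and multiplies weights by $\rho^s$.
\end{proof}

Put $\lambda_H(Z)=\lambda(Z\otimes H)$ and $\sigma_H(Z)=\sigma(Z\otimes H)$. Since $-\otimes H$ is exact and commutes with shifts, Lemma \ref{lem:ls} holds for $\lambda_H$ and $\sigma_H$ as well. By \eqref{eq:absorb2} they have the additional property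
\begin{equation}\label{eq:mult}
\lambda_H(Z\otimes X)=\dim X\cdot\lambda_H(Z),\qquad\sigma_H(Z\otimes X)=\dim X\cdot\sigma_H(Z).
\end{equation}
Moreover $\lambda_H(N)\ge\sigma_H(N)\ge1$, because $N$ is a subobject of $N\otimes H$ and $w(N)=1$; and $\lambda_H(b)=w(b)\lambda_H(N)$, $\sigma_H(b)=w(b)\sigma_H(N)$ for $b\in\mathcal O$.

\begin{proposition}\label{prop:max}
Assume \textup{(A)} and
\begin{enumerate}
\item[(B)] every object of $\mathcal A$ is isomorphic to a subquotient of a finite direct sum of objects $N\langle s\rangle\otimes X$;
\item[(C)] $\lambda_H(Z)<\infty$ for all $Z\in\mathcal A$.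
\end{enumerate}
Then $\sigma_H=\gamma\lambda_H$ on $\mathcal A$, where $\gamma=\sigma_H(N)/\lambda_H(N)>0$. For all $b\in\mathcal O$ and all $X$, the functor $\operatorname{Hom}(b,-\otimes H)$ is exact and $b\otimes X$ is projective in $\mathcal A$.
\end{proposition}

The idea is that the ratio $\sigma_H/\lambda_H$ is the same for $Z$ and for $Z\otimes H$, while the fixed proportion $\lambda_H(N)/n$ of the $\lambda_H$-measure of $Z\otimes H$ is carried by $\mathcal O$-factors, for which the ratio is $\gamma$. So every ratio is bounded by a fixed average of $\gamma$ and the supremum of all ratios, and the supremum must be $\gamma$.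

\begin{proof}
Let $\kappa=\sup\{\sigma_H(Z)/\lambda_H(Z):\lambda_H(Z)>0\}$. Then $0<\gamma\le\kappa\le1$, and $\sigma_H(R)\le\kappa\lambda_H(R)$ for every $R\in\mathcal A$, since $\lambda_H(R)=0$ forces $\sigma_H(R)=0$.

\emph{Step 1: $\kappa=\gamma$.} Let $\lambda_H(Z)>0$ and $\epsilon>0$. Choose a finite chain in $Z\otimes H$ of weight $\mu\ge\lambda(Z\otimes H)-\epsilon=\lambda_H(Z)-\epsilon$. The values of $\lambda_H$ on all factors of this chain add up to $\lambda_H(Z\otimes H)=n\lambda_H(Z)$. The values on the $\mathcal O$-factors add up to $\mu\lambda_H(N)$, and on these factors $\sigma_H=\gamma\lambda_H$. On the other factors $\sigma_H\le\kappa\lambda_H$. Subadditivity of $\sigma_H$ along the chain and \eqref{eq:mult} give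
\begin{align*}
n\,\sigma_H(Z)=\sigma_H(Z\otimes H)&\le\gamma\mu\lambda_H(N)+\kappa\bigl(n\lambda_H(Z)-\mu\lambda_H(N)\bigr)\\
&\le n\kappa\lambda_H(Z)-(\kappa-\gamma)\bigl(\lambda_H(Z)-\epsilon\bigr)\lambda_H(N).
\end{align*}
Let $\epsilon\to0$, divide by $\lambda_H(Z)$, and take the supremum over $Z$. This yields $n\kappa\le n\kappa-(\kappa-\gamma)\lambda_H(N)$, so $\kappa\le\gamma$.

\emph{Step 2: $\sigma_H=\gamma\lambda_H$.} By Step 1, $\sigma_H\le\gamma\lambda_H$ everywhere, and by \eqref{eq:mult} equality holds for finite direct sums of objects $N\langle s\rangle\otimes X$. If equality holds for $Z$ and $U\subseteq Z$, then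
\[
\gamma\lambda_H(Z)=\sigma_H(Z)\le\sigma_H(U)+\sigma_H(Z/U)\le\gamma\lambda_H(U)+\gamma\lambda_H(Z/U)=\gamma\lambda_H(Z),
\]
and all terms are finite, so equality holds for $U$ and for $Z/U$. By (B) it holds for all objects.

\emph{Step 3: exactness.} Let $0\to Z'\to Z\to Z''\to0$ be exact, and for $b\in\mathcal O$ let $d_b',d_b,d_b''$ be the dimensions of $\operatorname{Hom}(b,Z'\otimes H)$, $\operatorname{Hom}(b,Z\otimes H)$, $\operatorname{Hom}(b,Z''\otimes H)$. They are finite by (C), and $d_b\le d_b'+d_b''$ by left exactness, with equality exactly when $\operatorname{Hom}(b,Z\otimes H)\to\operatorname{Hom}(b,Z''\otimes H)$ is onto. By Step 2 the function $\sigma_H$ is additive, so $\sum_bw(b)(d_b'+d_b''-d_b)=0$. All $w(b)$ are positive, so equality holds for each $b$, and $\operatorname{Hom}(b,-\otimes H)$ is exact. Since $H$ is semisimple, $X^*$ is a direct summand of some $H^m$. Hence the functor $\operatorname{Hom}(b\otimes X,-)\cong\operatorname{Hom}(b,-\otimes X^*)$ is a direct summand of the exact functor $\operatorname{Hom}(b,-\otimes H)^m$, so it is exact, and $b\otimes X$ is projective.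
\end{proof}

\begin{remark}\label{rem:max}
Take all shifts to be the identity and $\rho=1$. Hypothesis (B) cannot be omitted: for $H=k$ and $\mathcal A$ the category of finite-dimensional $k[x]/(x^2)$-modules, (A) and (C) hold for $N=k$, which is not projective. Semisimplicity of $H$ is essential only in the last lines of the proof. Let $k$ have characteristic $p$, let $H=kG$ with $|G|=p$, let $\mathcal A$ be the category of finite-dimensional $H$-modules and $N=k$. Then $Z\otimes H\cong H^{\dim Z}$, and $H\cong k[x]/(x^p)$ has $p$ composition factors $k$ and a one-dimensional socle. So $\sigma_H(Z)=\dim Z$ and $\lambda_H(Z)=p\dim Z$; the identity $\sigma_H=\gamma\lambda_H$ holds with $\gamma=1/p$, but $k$ is not projective.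
\end{remark}

\section{Proof of Proposition \ref{prop:split}}\label{sec:split}

Let $N$ be as in Lemma \ref{lem:critical}. To satisfy (B) we restrict to the full subcategory $\mathcal C\subseteq\mathcal Q$ of objects isomorphic in $\mathcal Q$ to subquotients of finite direct sums of objects $N\langle s\rangle\otimes X$. It is closed under shifts and, by exactness and associativity, under all $-\otimes X$, so it is an $H$-category by Lemma \ref{lem:closure}(a). We apply Proposition \ref{prop:max} twice: to $N$ in $\mathcal C$, and then to every simple object of a quotient of $\mathcal C$.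

\subsection*{Measuring growth}
Conditions (A) and (C) will come from dimension counts. Let $\rho$ be the radius of convergence of $\sum a_mz^m$; the bounds $1\le a_m\le(\dim V)^m$ give $0<\rho\le1$. The Hilbert series of $N\langle s\rangle$ is $z^s$ times that of $N$, which suggests the weight $\rho^s$. However, dimensions in $\mathcal Q$ are defined only for large degrees, so finitely many terms must be negligible against the whole series, and $\sum a_m\rho^m$ might converge. We force divergence by slowly varying factors, which do not disturb the comparison of $N$ with its shifts.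

\begin{lemma}\label{lem:weights}
There are real numbers $w_m>0$ $(m\ge0)$ with $w_{m+1}/w_m\to1$ and $\sum a_mw_m\rho^m=\infty$.
\end{lemma}

\begin{proof}
Put $c_m=a_m\rho^m$. By the Cauchy--Hadamard formula $\limsup\frac1m\log c_m=0$, so for each $j\ge1$ there are infinitely many $m$ with $c_m\ge e^{-m/j}$. Choose $0=n_0<n_1<\cdots$ with $n_j\ge2n_{j-1}$ and $c_{n_j}\ge e^{-n_j/j}$ for $j\ge1$. Let $\delta_m=2/j$ for $n_{j-1}\le m<n_j$, and $w_m=\exp(\sum_{i<m}\delta_i)$. Then $w_{m+1}/w_m=e^{\delta_m}\to1$. Also $w_{n_j}\ge e^{(2/j)(n_j-n_{j-1})}\ge e^{n_j/j}$, so $c_{n_j}w_{n_j}\ge1$ for all $j\ge1$, and the series diverges.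
\end{proof}

For $s\in\mathbb Z$ and $0<z<\rho$ let
\[
D_s(z)=\sum_{m\ge0}\dim\bigl(N\langle s\rangle_m\bigr)\,w_mz^m=z^s\sum_{j\ge\max(0,-s)}a_jw_{j+s}z^j,\qquad D=D_0 .
\]
Since $w_m^{1/m}\to1$, these series converge for $0<z<\rho$, and $D(z)\to\infty$ as $z\uparrow\rho$ by monotone convergence. We have
\begin{equation}\label{eq:ratio}
D_s(z)/D(z)\to\rho^s\qquad(z\uparrow\rho).
\end{equation}
Indeed, $w_{j+s}/w_j\to1$, so given $\epsilon>0$ there is $j_0\ge|s|$ with $|w_{j+s}-w_j|\le\epsilon w_j$ for $j\ge j_0$. The parts of $z^{-s}D_s(z)$ and of $D(z)$ with $j\ge j_0$ differ by at most $\epsilon D(z)$, and the parts with $j<j_0$ are bounded on $(0,\rho)$. Hence $\limsup|z^{-s}D_s(z)/D(z)-1|\le\epsilon$.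

\begin{lemma}\label{lem:first}
The category $\mathcal C$, the simple object $N$ and the number $\rho$ satisfy \textup{(A)}, \textup{(B)} and \textup{(C)}.
\end{lemma}

\begin{proof}
If $N\langle s\rangle\cong N\langle s'\rangle$ in $\mathcal Q$, then $D_s-D_{s'}$ is a polynomial, and \eqref{eq:ratio} gives $\rho^s=\rho^{s'}$. This is (A), and (B) is the definition of $\mathcal C$. For (C) it suffices to show $\lambda(Y)<\infty$ for all $Y\in\mathcal C$. Let $Y$ be a subquotient of $\bigoplus_iN\langle s_i\rangle\otimes X_i$, and let $N\langle u_1\rangle,\dots,N\langle u_r\rangle$ be the $\mathcal O$-factors of a finite chain in $Y$. By \eqref{eq:dimadd},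
\[
\sum_j\dim N\langle u_j\rangle_m\le\dim Y_m\le\sum_i\dim X_i\cdot\dim N\langle s_i\rangle_m\qquad(m\gg0).
\]
So $\sum_jD_{u_j}(z)\le\sum_i\dim X_i\cdot D_{s_i}(z)+f(z)$ on $(0,\rho)$ for a polynomial $f$. Dividing by $D(z)$ and letting $z\uparrow\rho$ we get $\sum_j\rho^{u_j}\le\sum_i\rho^{s_i}\dim X_i$. The right side does not depend on the chain, so it bounds $\lambda(Y)$.
\end{proof}

From now on $\mathcal O$, $w$, $\lambda_H$, $\sigma_H$, $\gamma$ refer to $(\mathcal C,N,\rho)$. By Proposition \ref{prop:max}, $\sigma_H=\gamma\lambda_H$ on $\mathcal C$ and the functors $\operatorname{Hom}_{\mathcal C}(b,-\otimes H)$, $b\in\mathcal O$, are exact. We also have a lower bound: if $X\ne0$ and $U$ is a nonzero subobject or a nonzero quotient of $N\langle s\rangle\otimes X$ in $\mathcal C$, then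
\begin{equation}\label{eq:lower}
\lambda_H(U)\ge\rho^s\lambda_H(N)/\dim X>0 .
\end{equation}
For by Lemma \ref{lem:back}, $N\langle s\rangle$ is a quotient of $U\otimes X^\circ$ or a subobject of $U\otimes X^*$, and in both cases additivity and \eqref{eq:mult} give $\rho^s\lambda_H(N)\le\dim X\cdot\lambda_H(U)$.

\begin{proof}[Proof of Proposition \ref{prop:split}\textup{(b)}]
A nonzero graded submodule $F\subseteq Z=N\otimes H$ is infinite-dimensional. Otherwise \eqref{eq:adj} in $\mathcal G$ would turn the inclusion $F\to N\otimes(H^\circ)^*$ into a nonzero map $F\otimes H^\circ\to N$, whose image is a nonzero finite-dimensional graded submodule of $N$, against Lemma \ref{lem:critical}. So each $F_i$ is a nonzero subobject of $N\otimes H$ in $\mathcal C$, and $\lambda_H(F_i)\ge\lambda_H(N)/n$ by \eqref{eq:lower}. As $F_1\oplus\dots\oplus F_j$ is a subobject of $Z$, we get $j\lambda_H(N)/n\le\lambda_H(Z)=n\lambda_H(N)$, and $0<\lambda_H(N)<\infty$ gives $j\le n^2$.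
\end{proof}

\subsection*{A quotient of finite length}
So far we know that $N\otimes H$ is projective in $\mathcal C$. Part (a) needs more: all quotients of $N\otimes H$ should split off. For this we want every simple subquotient to be projective, and these need not be shifts of $N$. Besides, objects of $\mathcal C$ are not known to have finite length. We remove the second obstacle by killing the objects that $\lambda_H$ does not see.

Let $\mathcal L$ be the full subcategory of all $Z\in\mathcal C$ with $\lambda_H(Z)=0$. It is a Serre subcategory because $\lambda_H$ is additive and nonnegative, and it is stable under shifts and all $-\otimes X$ by Lemma \ref{lem:ls}(c) and \eqref{eq:mult}. Let $\overline{\mathcal C}=\mathcal C/\mathcal L$, an $H$-category. Objects isomorphic in $\overline{\mathcal C}$ have the same $\lambda_H$: an isomorphism is represented by $f:Z_1\to Z'/Z_1'$ with $Z/Z_1$, $Z_1'$, $\ker f$, $\operatorname{coker}f$ in $\mathcal L$, and $\lambda_H$ is additive.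

\begin{lemma}\label{lem:length}
Every object of $\overline{\mathcal C}$ has finite length.
\end{lemma}

\begin{proof}
We need an additive function with integer values, so we drop the weights and put
\[
r(Z)=\sum_{b\in\mathcal O}\dim_{\operatorname{End}(b)}\operatorname{Hom}_{\mathcal C}(b,Z\otimes H)\qquad(Z\in\mathcal C).
\]
It is additive on short exact sequences because the functors $\operatorname{Hom}_{\mathcal C}(b,-\otimes H)$ are exact. Let $Z=N\langle s\rangle\otimes X$ with $X\ne0$. If $b\in\mathcal O$ contributes to $r(Z)$, then $b$ embeds in $Z\otimes H\cong N\langle s\rangle\otimes(X\otimes H)$, so \eqref{eq:lower} gives $w(b)\lambda_H(N)=\lambda_H(b)\ge\rho^s\lambda_H(N)/(n\dim X)$. Thus $1\le n\dim X\,\rho^{-s}w(b)$ for all contributing $b$, and $r(Z)\le n\dim X\,\rho^{-s}\sigma_H(Z)<\infty$. By additivity $r$ is finite on all of $\mathcal C$. Moreover $r(Z)=0$ if and only if $\sigma_H(Z)=0$, that is, if and only if $Z\in\mathcal L$. By (S4) a strictly increasing finite chain of subobjects of $Z$ in $\overline{\mathcal C}$ lifts to a chain in $\mathcal C$ whose factors are not in $\mathcal L$, so that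 $r\ge1$ on each factor. Hence such a chain has at most $r(Z)$ steps.
\end{proof}

\begin{lemma}\label{lem:semisimple}
Every short exact sequence in $\overline{\mathcal C}$ splits.
\end{lemma}

\begin{proof}
Let $c$ be a simple object of $\overline{\mathcal C}$. We verify the hypotheses of Proposition \ref{prop:max} for $\overline{\mathcal C}$, the simple object $c$ and the same $\rho$.

(A) If $c\langle s\rangle\cong c\langle s'\rangle$ in $\overline{\mathcal C}$, then $\rho^s\lambda_H(c)=\rho^{s'}\lambda_H(c)$, and $0<\lambda_H(c)<\infty$ because $c\notin\mathcal L$.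

(B) We have $\sigma_H(c)=\gamma\lambda_H(c)>0$, so for some $s$ there is a nonzero map $N\langle s\rangle\to c\otimes H$ in $\mathcal C$. It is a monomorphism in $\mathcal C$ since $N\langle s\rangle$ is simple there, hence in $\overline{\mathcal C}$ by exactness of the quotient functor. Shifting and tensoring, every $N\langle s'\rangle\otimes X$ embeds in $c\langle s'-s\rangle\otimes(H\otimes X)$. Every object of $\overline{\mathcal C}$ is a subquotient of a finite direct sum of objects $N\langle s'\rangle\otimes X$, in $\mathcal C$ and hence in $\overline{\mathcal C}$. So (B) holds.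

(C) The function $\lambda$ attached to $(\overline{\mathcal C},c,\rho)$ is additive and finite on simple objects, so it is finite everywhere by Lemma \ref{lem:length}.

Therefore $c\cong c\otimes k$ is projective in $\overline{\mathcal C}$. A nonzero object of finite length has a simple quotient, which splits off; by induction on the length every object of $\overline{\mathcal C}$ is a finite direct sum of simple objects, hence projective.
\end{proof}

It remains to lift the splittings from $\overline{\mathcal C}$ to $\mathcal Q$ and then to tails of modules. Nothing is lost in the first step, because by \eqref{eq:lower} the object $N\otimes H$ has nothing from $\mathcal L$ at its top or its bottom.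

\begin{proof}[Proof of Proposition \ref{prop:split}\textup{(a)}]
The inclusion $\iota:U\to Z=N\otimes H$ is a monomorphism in $\mathcal Q$, so $U\in\mathcal C$, and $\iota$ remains a monomorphism in $\overline{\mathcal C}$. By Lemma \ref{lem:semisimple} it has a retraction in $\overline{\mathcal C}$. By \eqref{eq:lower}, $Z$ has no nonzero quotient in $\mathcal L$, and $U$, being a subobject of $Z$, has no nonzero subobject in $\mathcal L$. So the colimit in (S1) for $\operatorname{Hom}_{\overline{\mathcal C}}(Z,U)$ has the single term $\operatorname{Hom}_{\mathcal C}(Z,U)$, and the retraction is the image of a morphism $\pi:Z\to U$ of $\mathcal C$. The endomorphism $\pi\iota-1_U$ becomes zero in $\overline{\mathcal C}$, so by (S2) its image is a subobject of $U$ lying in $\mathcal L$, hence zero. Thus $\pi\iota=1_U$ in $\mathcal Q$. By \eqref{eq:tails}, $\pi$ is represented by a morphism $Z_{\ge q_0}\to U_{\ge q_0}$ of $\mathcal G$, and its restriction to $U_{\ge q_0}$ has the same class in the colimit as the identity. So the two agree on $U_{\ge q}$ for some $q\ge q_0$, and the restriction of $\pi$ to $Z_{\ge q}$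 is the required map.
\end{proof}

This completes the proofs of Proposition \ref{prop:split} and of Theorems \ref{thm:fin}, \ref{thm:nil} and \ref{thm:main}.

\section{Radicals and the dual Hopf algebra}\label{sec:compl}

In this section $H$ is any finite-dimensional Hopf algebra, and we prove Theorem \ref{thm:compl}. We use two standard facts. First, the prime radical $P(R)$ of an algebra $R$ is the smallest ideal with semiprime quotient; it contains every nilpotent ideal, and $P(R/N)=P(R)/N$ for an ideal $N\subseteq P(R)$. Second, the dual Hopf algebra $H^*$ acts on $A\#H$ by $f\cdot(a\#h)=\sum f(h_{(2)})\,a\#h_{(1)}$, making it an $H^*$-module algebra, and Blattner--Montgomery duality states that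
\begin{equation}\label{eq:BM}
(A\#H)\#H^*\cong M_n(A).
\end{equation}

We first construct $P_H(A)$. Put $N_0=0$, let $N_{\alpha+1}/N_\alpha$ be the sum of all nilpotent $H$-stable ideals of $A/N_\alpha$, and take unions at limit ordinals. This increasing family of $H$-stable ideals of $A$ becomes stationary, at an ideal $P_H(A)$ with $A/P_H(A)$ $H$-semiprime.

\begin{lemma}\label{lem:PH}
$P_H(A)$ is the smallest $H$-stable ideal of $A$ with $H$-semiprime quotient. Moreover $P_H(A)\subseteq P(A)$ and $P_H(A)\#H\subseteq P(A\#H)$.
\end{lemma}

\begin{proof}
Each claim is a transfinite induction in which the limit step is immediate. For the successor step let $I/N_\alpha$ be a nilpotent $H$-stable ideal of $A/N_\alpha$; the ideal $N_{\alpha+1}$ is the sum of these $I$. If $Q\supseteq N_\alpha$ is an $H$-stable ideal with $A/Q$ $H$-semiprime, the image of $I$ in $A/Q$ is a nilpotent $H$-stable ideal, so $I\subseteq Q$. If $N_\alpha\subseteq P(A)$, then $I/N_\alpha\subseteq P(A/N_\alpha)=P(A)/N_\alpha$. If $N_\alpha\#H\subseteq P(A\#H)$, then $(I\#H)/(N_\alpha\#H)$ is a nilpotent ideal of $(A\#H)/(N_\alpha\#H)$, since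 $(I\#H)^m\subseteq I^m\#H$, and so $I\#H\subseteq P(A\#H)$.
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:compl}]
(1) The implication (i)$\Rightarrow$(iii) is Theorem \ref{thm:main}, and (iii)$\Rightarrow$(ii) holds because semiprime algebras are $H$-semiprime. For (ii)$\Rightarrow$(i) take $A=k$ with the trivial action: $A\#H=H$ is finite-dimensional and semiprime, hence semisimple.

(2) (i)$\Rightarrow$(ii). Let $A$ be $H$-semiprime and $R=A\#H$; we identify $A$ with $A\#1$. We show that $R$ is $H^*$-semiprime. Let $\delta:R\to R\otimes H$, $\delta(a\#h)=\sum(a\#h_{(1)})\otimes h_{(2)}$, and write $\delta(x)=\sum x_{(0)}\otimes x_{(1)}$. If $(x_i)$ is a basis of $H$ with dual basis $(x^i)$, then $\delta(x)=\sum_i(x^i\cdot x)\otimes x_i$, so an $H^*$-stable ideal $J$ of $R$ satisfies $\delta(J)\subseteq J\otimes H$. Put $\Pi(x)=\sum x_{(0)}(1\#S(x_{(1)}))$. Then $\Pi(a\#h)=\sum a\#h_{(1)}S(h_{(2)})=\varepsilon(h)a$, so $\Pi(J)\subseteq I:=J\cap A$. Also $x=\sum\Pi(x_{(0)})(1\#x_{(1)})$, as both sides equal $a\#h$ for $x=a\#h$. Hence $J=I\#H$. The ideal $I$ of $A$ is $H$-stable because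
\[
\sum(1\#h_{(1)})(a\#1)(1\#S(h_{(2)}))=\sum h_{(1)}a\#h_{(2)}S(h_{(3)})=ha\#1 .
\]
If $J$ is nilpotent, so is $I\subseteq J$; then $I=0$ and $J=0$. By Theorem \ref{thm:main} for the semisimple Hopf algebra $H^*$ and by \eqref{eq:BM}, $M_n(A)\cong R\#H^*$ is semiprime. A nilpotent ideal $I'$ of $A$ gives the nilpotent ideal $M_n(I')$, so $A$ is semiprime.

(ii)$\Rightarrow$(iii). By (ii) the algebra $A/P_H(A)$ is semiprime, so $P(A)\subseteq P_H(A)$. By Lemma \ref{lem:PH}, $P(A)=P_H(A)$, which is $H$-stable.

(iii)$\Rightarrow$(i). Apply \eqref{eq:BM} to the Hopf algebra $H^*$ and the algebra $k$. Here $k\#H^*=H^*$, the dual $H^{**}=H$ acts on it by $h\cdot f=\sum f_{(2)}(h)f_{(1)}$, that is $(h\cdot f)(x)=f(xh)$, and $H^*\#H\cong M_n(k)$ is simple. If $I$ is an $H$-stable ideal of $H^*$, then $I\#H$ is an ideal of $H^*\#H$, so $I=0$ or $I=H^*$. By (iii) the prime radical of $H^*$ is a proper $H$-stable ideal, hence $0$. So $H^*$ is a finite-dimensional semiprime algebra, hence semisimple.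

(3) By Lemma \ref{lem:PH}, $P_H(A)\#H\subseteq P(A\#H)$. The quotient $(A\#H)/(P_H(A)\#H)\cong(A/P_H(A))\#H$ is semiprime by Theorem \ref{thm:main}, which gives the reverse inclusion. The last claim is Proposition \ref{prop:invsemi}.
\end{proof}

\begin{thebibliography}{1}

\bibitem{RCP}
\emph{The Radicals of Crossed Products},
\texttt{https://axi.lims.ac.uk/paper/math\%2F0311530?page=4}.

\end{thebibliography}
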